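# Quine's NF and duality: a model in which every sentence is equivalent to its dual

## 1. Stratifiable sentences are equivalent to their duals

The language of set theory has $\in$ and $=$. A formula is *stratifiable* if integer types can be assigned to its variables so that all occurrences of a variable get the same type, the two variables of each $x=y$ get the same type, and in each $x\in y$ the type of $y$ is one more than the type of $x$. Quine's NF has two kinds of axioms: extensionality, and comprehension for stratifiable formulas, which says that $\{x:\phi(x,\bar p)\}$ exists whenever $\phi$ is stratifiable. The elements $\bar p$ are parameters, and nothing forbids using the same element as the value of two parameter variables of different types. NF has a universal set $V=\{x:x=x\}$ and complements $V\setminus y$. It does not have $\{x:x\notin x\}$, because $x\in x$ is not stratifiable.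

The *dual* $\phi^{\circlearrowleft}$ of $\phi$ is obtained by replacing every $\in$ in $\phi$ by $\notin$. For instance, the dual of $\exists x\forall y\,(y\notin x)$ says, after canceling a double negation, $\exists x\forall y\,(y\in x)$. The first says that there is an empty set, the second that there is a universal set, and NF proves both. Dualizing does not affect stratification. The *Duality Scheme* consists of all the sentences $\phi\leftrightarrow\phi^{\circlearrowleft}$, for $\phi$ a sentence.

**Proposition 1.** If $\phi$ is a stratifiable sentence, then NF proves $\phi\leftrightarrow\phi^{\circlearrowleft}$.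

**Proof.** Work in a model $M$ of NF. Put $\tau_0=\mathrm{id}$ and
$$\tau_{i+1}(y)=V\setminus\{\tau_i(x):x\in y\}.$$
By induction on $i$, the relation $u=\tau_i(x)$ is expressed by a stratifiable formula in which $u$ and $x$ have the same type, since $u=\tau_{i+1}(y)$ says $\forall w\,(w\in u\leftrightarrow\neg\exists x\,(x\in y\wedge w=\tau_i(x)))$. So $\tau_{i+1}(y)$ exists, by comprehension. If $\tau_i$ is a permutation of $M$, so is $\tau_{i+1}$. It is injective because $y$ is recovered from $\{\tau_i(x):x\in y\}$. It is surjective because a given $z$ is $\tau_{i+1}(y)$ for $y=\{x:\tau_i(x)\notin z\}$. Finally, $\tau_i(x)\in\{\tau_i(x'):x'\in y\}$ iff $x\in y$, so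
$$x\in y\iff\tau_i(x)\notin\tau_{i+1}(y).\tag{1}$$

Let $\phi$ be stratified by $s$ with values in $\mathbb N$ (add a constant to all types if needed). We claim, by induction on $\phi$, that $\phi$ holds of elements $a_x$ iff $\phi^{\circlearrowleft}$ holds of the elements $\tau_{s(x)}(a_x)$. For $x=y$ this is injectivity of $\tau_{s(x)}=\tau_{s(y)}$. For $x\in y$ it is (1). Connectives are immediate, and the quantifier $\exists x$ uses that $\tau_{s(x)}$ is onto. For sentences the claim is $\phi\leftrightarrow\phi^{\circlearrowleft}$. This holds in every model of NF, hence it is a theorem. $\square$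

## 2. Unstratifiable sentences call for one permutation instead of a sequence

What changes when $\phi$ is not stratifiable? In $x\in x$ the variable would have to be moved by $\tau_i$ and by $\tau_{i+1}$ at the same time. The proof needs a single permutation that does the work of all the $\tau_i$.

Two small cases by hand. The sentence $\exists x\,(x\in x)$ holds because $V\in V$, and its dual $\exists x\,(x\notin x)$ holds because $\emptyset\notin\emptyset$. The two sides are true for separate reasons. Next let $\phi$ be $\exists x\forall y\,(y\in x\leftrightarrow y=x)$, that is, "some $x$ equals $\{x\}$". Its dual says "some $x$ equals $V\setminus\{x\}$". Nothing in the proof of Proposition 1 links these two.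

The problem comes from an article in the *Journal of Symbolic Logic* (https://cambridge.org/core/journals/journal-of-symbolic-logic/article/internal-automorphisms-and-antimorphisms-of-models-of-nf/F9094D58BF782A6520A4DF9C2559F0F1). It records Proposition 1, and also that there are permutation models of NF (recalled in Section 3) in which $\phi\leftrightarrow\phi^{\circlearrowleft}$ fails for some unstratifiable sentence. It then leaves open whether some model satisfies the whole scheme, with the natural conjecture that there should be one. So: assuming NF has a model, does it have a model satisfying $\phi\leftrightarrow\phi^{\circlearrowleft}$ for *every* sentence $\phi$? The model need not be a permutation model of a given one.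

**Definition.** An *antimorphism* of a structure $(N,E)$ is a permutation $\tau$ of $N$ with $xEy\iff\neg(\tau x\,E\,\tau y)$ for all $x,y\in N$. It is not assumed to be a set of the model.

For example, on $N=\{0,1\}$ let $0E0$ and $0E1$ hold, and let $1E0$ and $1E1$ fail. The swap is an antimorphism: $0E0$ holds and $1E1$ fails; $0E1$ holds and $1E0$ fails. An antimorphism never has a fixed point, because $\tau x=x$ would give $xEx\iff\neg xEx$.

An antimorphism is an isomorphism from $(N,E)$ onto $(N,\neg E)$, and $(N,\neg E)\models\phi$ iff $(N,E)\models\phi^{\circlearrowleft}$. Hence a structure with an antimorphism satisfies $\phi\leftrightarrow\phi^{\circlearrowleft}$ for every sentence $\phi$. The following result therefore answers the question positively.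

**Theorem A.** Let $M_0\models$ NF. There is $N\models$ NF which satisfies the same stratifiable sentences as $M_0$ and has an antimorphism. Hence $N$ satisfies the full Duality Scheme. In particular, if NF is consistent, it has a model satisfying the full Duality Scheme.

We shall use that NF proves the axiom of Infinity (Specker 1953), together with Ramsey's theorem, the Hales–Jewett theorem and the compactness theorem. Products of permutations are compositions, $pq(x)=p(q(x))$.

## 3. Typed models, and how bijections between types give models of NF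

The sequence $\tau_0,\tau_1,\dots$ lives naturally in a structure with many sorts, so we recall how such structures give models of NF.

**Definition.** A *typed model* is $\mathcal H=(H_i)_{i\in I}$ with $I=\omega$ or $I=\mathbb Z$, nonempty sorts, and relations $\in\ \subseteq H_i\times H_{i+1}$, satisfying extensionality and comprehension for all typed formulas with parameters.

Examples are $H_0=X\neq\emptyset$, $H_{i+1}=\mathcal P(H_i)$; or, for $M\models$ NF, taking every $H_i$ to be $M$ with its membership. A $\mathbb Z$-typed model restricted to the sorts $\ge0$ is an $\omega$-typed model.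

**Definition.** A permutation $p$ of $H_i$ is *coded* if some element of $H_{i+3}$ is its graph, with Kuratowski pairs. For coded $p$ let $j(p)$ be the map $y\mapsto p''y$ of $H_{i+1}$, and let $\gamma$ be the map $y\mapsto$ complement of $y$ on $H_{i+1}$.

By comprehension the coded permutations of $H_i$ form a group, and $p''y$ exists. The map $j(p)$ is a coded permutation with inverse $j(p^{-1})$, we have $j(pq)=j(p)j(q)$, and
$$x\in y\iff px\in j(p)y.$$
The map $\gamma$ is coded, $\gamma^2=1$, and $\gamma$ commutes with every $j(p)$, because a bijection carries the complement of $y$ to the complement of $p''y$. In the example $H_0=\{0,1\}$, $H_1=\mathcal P(H_0)$ with $p$ the swap, $j(p)$ exchanges $\{0\}$ and $\{1\}$ and fixes $\emptyset$ and $\{0,1\}$, while $\gamma j(p)$ exchanges $\emptyset$ and $\{0,1\}$ and fixes $\{0\}$ and $\{1\}$.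

**Lemma 2.** Let $(H_i)_{i\ge0}$ be a typed model and $g_i:H_i\to H_{i+1}$ bijections with $x\in y\iff g_ix\in g_{i+1}y$. Put $xEy:\iff x\in g_0(y)$ on $H_0$. Then $(H_0,E)\models$ NF, and a stratifiable sentence holds in $(H_0,E)$ iff its typed version (with any stratification by types $\ge0$) holds in $\mathcal H$.

**Proof.** Let $G_i=g_{i-1}\cdots g_0:H_0\to H_i$, a bijection, with $G_0=\mathrm{id}$. Starting from $x\in g_0y$ and applying $g_0$ to $x$ and $g_1$ to $g_0y$, then $g_1$ and $g_2$, and so on, we get
$$xEy\iff G_ix\in G_{i+1}y\qquad\text{for all }i.\tag{2}$$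
Let $\phi$ be stratified with types $\ge0$. By induction on $\phi$, $(H_0,E)\models\phi(\bar a)$ iff the typed version of $\phi$ holds in $\mathcal H$ of the elements $G_{\mathrm{type}(x)}(a_x)$. Atomic formulas $x=y$ use injectivity, formulas $x\in y$ are (2), and the quantifier step uses that each $G_i$ is a bijection onto $H_i$. For sentences this is the last claim.

Extensionality: if $y,y'$ have the same $E$-members, then $g_0y,g_0y'\in H_1$ have the same members, so $g_0y=g_0y'$ and $y=y'$. Comprehension: let $\phi(x,\bar p)$ be stratified with $x$ of type $i$. The collection $Y=\{G_ix:(H_0,E)\models\phi(x,\bar p)\}$ is defined in $H_i$ by the typed version of $\phi$ with parameters $G_{\mathrm{type}(p)}(p)$, so it is an element of $H_{i+1}$. For $y=G_{i+1}^{-1}(Y)$, (2) gives $xEy\iff G_ix\in Y\iff\phi(x,\bar p)$. $\square$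

**Permutation models.** Let $M_0\models$ NF, let $\pi$ be a permutation of $V$ that is a set of $M_0$, take all $H_i=M_0$ and $g_i=j^i(\pi)$. Then $x\in y\iff j^i(\pi)x\in j^{i+1}(\pi)y$, so Lemma 2 applies: the relation $xEy:\iff x\in\pi(y)$ makes $M_0$ into a model of NF with the same stratifiable sentences. If $\pi$ exchanges $\emptyset$ and $\{\emptyset\}$ and fixes all else, then $xE\emptyset\iff x=\emptyset$, so $\emptyset$ has become its own unique member. If $\pi$ exchanges $V$ and $V\setminus\{V\}$, then $xEV\iff x\neq V$, so $V$ has become the complement of its own singleton.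

## 4. Fixed points alternate

Suppose $N=(H_0,E)$ arises as in Lemma 2 and has an antimorphism $\tau$. Transport it to sort $i$ by $\tau_i=G_i\tau G_i^{-1}$. By (2), $x\in y\iff\tau_ix\notin\tau_{i+1}y$. So the members of $\tau_{i+1}y$ are exactly the $\tau_ix$ with $x\notin y$. When $\tau_i$ is coded this says
$$\tau_{i+1}=\gamma\,j(\tau_i),\qquad\text{and moreover}\qquad \tau_{i+1}g_i=g_i\tau_i.\tag{3}$$
The first equation is the recursion of Proposition 1. The second is new: all the $\tau_i$ must look alike. The sensible first attempt is to start from $\tau_0=\mathrm{id}$, or from some other coded permutation, run the recursion, and then look for bijections $g_i$ carrying $\tau_i$ to $\tau_{i+1}$. It stops here: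

**Lemma 3.** Let $p$ be a coded permutation of a sort of a typed model, with a fixed point. Then $\gamma j(p)$ has no fixed point, and $\gamma j(\gamma j(p))$ has a fixed point. So if $\tau_0=\mathrm{id}$ and $\tau_{i+1}=\gamma j(\tau_i)$, then $\tau_i$ has a fixed point iff $i$ is even.

**Proof.** Let $pw=w$ and $q=\gamma j(p)$. For every $z$ we have $w\in z\iff pw\in j(p)z\iff w\notin qz$, so $qz\ne z$. Put $y=\{z:w\in z\}$. We have just shown $z\in y\iff qz\notin y$. The members of $\gamma j(q)y$ are the $qz$ with $z\notin y$, that is, the elements of $y$. So $\gamma j(q)y=y$. $\square$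

Thus for $\tau_0=\mathrm{id}$, or any coded $\tau_0$ with a fixed point, no bijection conjugates $\tau_0$ to $\tau_1$. Could a coded $\tau_0$ without fixed points do better? Any $\tau$ so obtained is a *set* of $N$: "$(x,y)$ belongs to the graph $c$" is a typed formula with $x,y$ of type $0$ and $c$ of type $3$, so by the proof of Lemma 2 the code of $\tau_0$ in $H_3$ becomes, via $G_3^{-1}$, a code of $\tau$ in $N$. For a set antimorphism $\tau$ there is no set $y$ with $\tau''y=V\setminus y$. Indeed, the members of $\tau y$ are the $\tau x$ with $x\notin y$, so $\tau y=V\setminus\tau''y=y$ would be a fixed point. In particular, if $\tau^2=1$, the set of all pairs $\{x,\tau x\}$ has no choice set, since a choice set $y$ would satisfy $\tau''y=V\setminus y$. Now "every set of pairwise disjoint two-element sets has a choice set" is a stratifiable sentence. If $M_0$ satisfies it, then no model with the same stratifiable sentences has a set antimorphism of order two. Theorem A starts from an arbitrary $M_0$, so we look for an antimorphism that is not a set.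

## 5. Twisting by an automorphism

Compactness hands us *elements* with prescribed properties, hence coded permutations $\kappa$, and we have just seen what is awkward about those. It can also hand us automorphisms $\sigma$ that are not coded. The idea is to take $\tau=\kappa\sigma$. The next lemma finds the equation that $\kappa$ and $\sigma$ must satisfy.

**Lemma 4.** Let $\mathcal H=(H_i)_{i\in\mathbb Z}$ be a typed model. Let $f$ consist of bijections $H_i\to H_{i+1}$ and $\sigma$ of permutations of each $H_i$, with $x\in y\iff fx\in fy$ and $x\in y\iff\sigma x\in\sigma y$, and $f\sigma=\sigma f$. Let $\kappa$ be a coded permutation of $H_0$ and $\kappa_1,\rho',\rho_1'$ coded permutations of $H_1$ with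
$$f\kappa=\kappa_1f\ \text{ on }H_0,\qquad\sigma\rho'=\rho'_1\sigma\ \text{ on }H_1,\qquad\rho'\kappa_1=\gamma\,j(\kappa)\,\rho_1'.\tag{4}$$
On $H_0$ put $xE'y:\iff x\in\rho'f(y)$. Then $N=(H_0,E')\models$ NF, a stratifiable sentence holds in $N$ iff its typed version holds in $\mathcal H$, and $\tau=\kappa\sigma$ is an antimorphism of $N$.

**Proof.** For $i\ge0$ let $g_i=j^i(\rho')f:H_i\to H_{i+1}$, a bijection. For $x\in H_i$, $y\in H_{i+1}$,
$$x\in y\iff fx\in fy\iff j^i(\rho')fx\in j^{i+1}(\rho')fy,$$
so Lemma 2 applies to the sorts $\ge0$, with $g_0=\rho'f$. This gives the first two claims. Next, $\tau$ is a permutation of $H_0$, and by (4) and $f\sigma=\sigma f$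
$$\rho'f(\tau y)=\rho'f\kappa\sigma y=\rho'\kappa_1f\sigma y=\rho'\kappa_1\sigma fy=\gamma j(\kappa)\rho_1'\sigma fy=\gamma j(\kappa)\,\sigma(\rho'fy).$$
Hence
$$\tau x\,E'\,\tau y\iff\kappa\sigma x\in\gamma j(\kappa)\sigma(\rho'fy)\iff\kappa\sigma x\notin j(\kappa)\sigma(\rho'fy)\iff\sigma x\notin\sigma(\rho'fy)\iff x\notin\rho'fy,$$
which is $\neg\,xE'y$. $\square$

Compare with Section 4. With $\sigma=1$ the last equation of (4) says $\kappa_1=\rho\,\gamma j(\kappa)\rho^{-1}$ with $\rho=\rho'^{-1}$: a conjugacy, for which having a fixed point is an invariant. With $\sigma$ present it says $\kappa_1=\rho\,\gamma j(\kappa)\,(\sigma\rho\sigma^{-1})^{-1}$, a twisted conjugacy. Section 7 begins by solving it for arbitrary data.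

## 6. Compactness: only finite patterns are needed

For $M\models$ NF with membership $E$, call a permutation $g$ of $M$ coded if an element of $M$ is its graph in the sense of $M$ (Kuratowski pairs of $M$). Write $J(g)$ and $C$ for the operations $j(g)$ and $\gamma$ as computed in $M$: the $E$-members of $J(g)x$ are the $gz$ with $zEx$, and the $E$-members of $Cx$ are the non-$E$-members of $x$. Let $S$ be a group of coded permutations of $M$ with $J(S)\subseteq S$ and $C\in S$. Then $J:S\to S$ is a homomorphism, $C^2=1$, and $C$ commutes with every element of $J(S)$.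

**Definition.** Let $S$ be a group, $J:S\to S$ a homomorphism, $C\in S$. The triple $(S,J,C)$ has the *pattern property* if for all $R,r\ge0$ and every coloring $\chi$ of $(S\times S)^{(R+1)(r+1)}$ with finitely many colors there are $k_{m,n},\rho_{m,n}\in S$ ($0\le m\le R+1$, $0\le n\le r+1$) with
$$k_{m+1,n}=\rho_{m,n}\,C\,J(k_{m,n})\,\rho_{m,n+1}^{-1}\qquad(0\le m\le R,\ 0\le n\le r)\tag{5}$$
and $\chi(W_{00})=\chi(W_{10})=\chi(W_{01})$, where $W_{ab}=(k_{a+m,b+n},\rho_{a+m,b+n})_{0\le m\le R,\,0\le n\le r}$.

For example, if $S$ is abelian, $C=1$ and $J=\mathrm{id}$, then taking all entries equal to $1$ works, since (5) reads $1=1$ and the three windows coincide. In general (5) can forbid constant arrays.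

**Proposition 5.** Let $M$ and $S$ be as above, and suppose $(S,J,C)$ has the pattern property. Then there is $N\models$ NF with the same stratifiable sentences as $M$ and with an antimorphism.

**Proof.**

**Step 1: a sorted language with Skolem functions.** We want a structure all of whose elements are named by terms, so that a shift of names becomes a map. Let $U$ have sorts $U_i=M\times\{i\}$, $i\in\mathbb Z$, with $(x,i)\in(y,i+1)\iff xEy$. It is a typed model because $M\models$ NF. For each formula $\chi(y,\bar x)$ of set theory fix a Skolem function $F_\chi$ on $M$, so that $M\models\exists y\,\chi(y,\bar a)$ implies $M\models\chi(F_\chi(\bar a),\bar a)$. For each typed $\in$-formula $\psi(y,\bar x)$, different variables having different names, let $\psi^\circ$ be $\psi$ with sorts erased. Truth of $\psi$ in $U$ is truth of $\psi^\circ$ in $M$. Add a function symbol $F_\psi$ of the appropriate sorts, interpreted in $U$ by $F_{\psi^\circ}$; it is a Skolem function for $\psi$ in $U$. Call the language $\mathcal L$ and the expanded structure $U^*$.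

For an $\mathcal L$-formula $\theta$ let $\theta^+$ be $\theta$ with all sorts raised by $1$ and each $F_\psi$ replaced by $F_{\psi^+}$; similarly $t^+$ for terms. Let $s(x,i)=(x,i+1)$. It is a bijection from each sort to the next that respects $\in$ and carries $F_\psi$ to $F_{\psi^+}$, because $\psi$ and $\psi^+$ have the same erasure. Hence
$$U^*\models\theta(\bar u)\iff U^*\models\theta^+(s\bar u)\qquad\text{for all }\mathcal L\text{-formulas }\theta.\tag{6}$$

**Step 2: the theory.** We ask for coded permutations satisfying (5) on the whole grid $\mathbb Z^2$, with both grid shifts invisible to $\mathcal L$. Add constants $k_{m,n}$ of sort $m+3$ and $\rho_{m,n}$ of sort $m+4$ for $(m,n)\in\mathbb Z^2$. Let ${\uparrow}$ act on these constants by $(m,n)\mapsto(m+1,n)$ on indices and ${\to}$ by $(m,n)\mapsto(m,n+1)$. The theory $T_\infty$ consists of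

- (T1) all sentences of $\mathcal L$ true in $U^*$;
- (T2) $k_{m,n}$ codes a permutation of sort $m$, $\rho_{m,n}$ codes a permutation of sort $m+1$, and $k_{m+1,n}=\rho_{m,n}\,\gamma\,j(k_{m,n})\,\rho_{m,n+1}^{-1}$ as permutations of sort $m+1$;
- (T3) $\theta(\bar c)\leftrightarrow\theta^+(\bar c^{\uparrow})$ for all $\mathcal L$-formulas $\theta$ and tuples $\bar c$ of new constants;
- (T4) $\theta(\bar c)\leftrightarrow\theta(\bar c^{\to})$ likewise.

**Step 3: $T_\infty$ is consistent.** Here the pattern property enters. Let $T'\subseteq T_\infty$ be finite. Choose $a,b\in\mathbb Z$ and $R,r\ge0$ such that all new constants in $T'$ have indices in $[a,a+R+1]\times[b,b+r+1]$, and the constants in the left sides $\theta(\bar c)$ of the axioms (T3), (T4) in $T'$ have indices in $[a,a+R]\times[b,b+r]$. Each $g\in S$ has a code in $M$, which does not depend on any sort; placed in sort $i+3$ it codes the permutation $(x,i)\mapsto(gx,i)$ of $U_i$. For $W\in(S\times S)^{(R+1)(r+1)}$ let $\chi(W)$ be the vector of truth values in $U^*$ of these finitely many $\theta(\bar c)$ when $k_{a+m,b+n}$ and $\rho_{a+m,b+n}$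 ($m\le R$, $n\le r$) are interpreted by the codes of the entries of $W$, placed in sorts $a+m+3$ and $a+m+4$.

Take $k_{m,n},\rho_{m,n}\in S$ from the pattern property for this $\chi$. Interpret the constants $k_{a+m,b+n},\rho_{a+m,b+n}$ ($m\le R+1$, $n\le r+1$) by their codes, in the right sorts, and all other constants arbitrarily. We check that $T'$ holds in $U^*$ with these interpretations. (T1) is clear. The equation in (T2) mentions indices $m,m+1$ and $n,n+1$ inside the box, so it is an instance of (5), because $J$ and $C$ are the operations $j$ and $\gamma$ of $U$. For (T4), the truth value of $\theta(\bar c)$ is recorded in $\chi(W_{00})$ and that of $\theta(\bar c^{\to})$ in $\chi(W_{01})$. For (T3), $\chi(W_{10})$ records the truth value of $\theta$ at the codes of the entries with first index increased by $1$, but placed in the *original* sorts; by (6) this equals the truth value of $\theta^+$ at the same codes placed one sort higher, which is that of $\theta^+(\bar c^{\uparrow})$. Since $\chi(W_{00})=\chi(W_{10})=\chi(W_{01})$, all of $T'$ holds. By compactness $T_\infty$ has a model $\mathcal N$.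

**Step 4: the model of named elements.** We restrict to elements named by terms, so that the shifts act. Let $\mathcal H=(H_i)_{i\in\mathbb Z}$ be the set of values in $\mathcal N$ of closed terms $t(\bar c)$, with $t$ an $\mathcal L$-term and $\bar c$ new constants. Every sort is nonempty, as it contains some $k_{m,n}$. If $\exists y\,\psi(y,\bar h)$ is a true $\in$-formula with $\bar h$ in $\mathcal H$, then $F_\psi(\bar h)\in\mathcal H$ is a witness, by (T1). By the Tarski–Vaught test $\mathcal H$ is an elementary substructure of $\mathcal N$ for the language of typed set theory. So $\mathcal H$ is a typed model with the same typed sentences as $U$, and (T2), which consists of typed $\in$-statements about elements of $\mathcal H$, holds in $\mathcal H$.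

**Step 5: the two maps.** By (T3) for the atomic formulas $t=t'$ and $t\in t'$, the assignment $t(\bar c)\mapsto t^+(\bar c^{\uparrow})$ is a well-defined injective map $f$ taking $H_i$ into $H_{i+1}$ and preserving $\in$ in both directions. It is onto each $H_{i+1}$ because raising sorts is a bijection on terms and $\uparrow$ is invertible on $\mathbb Z^2$. In the same way, (T4) makes $t(\bar c)\mapsto t(\bar c^{\to})$ a sort-preserving $\in$-automorphism $\sigma$ of $\mathcal H$. Both $f\sigma$ and $\sigma f$ send $t(\bar c)$ to $t^+(\bar c^{\uparrow\to})$, so $f\sigma=\sigma f$.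

**Step 6: the equations (4).** Let $\kappa=k_{0,0}$, a permutation of $H_0$, and let $\kappa_1=k_{1,0}$, $\rho'=\rho_{0,0}^{-1}$, $\rho_1'=\rho_{0,1}^{-1}$, permutations of $H_1$. Since $f$ is an $\in$-isomorphism sending $k_{0,0}$ to $k_{1,0}$, it carries the graph of $\kappa$ to the graph of $\kappa_1$, so $f\kappa=\kappa_1f$. Since $\sigma$ sends $\rho_{0,0}$ to $\rho_{0,1}$, likewise $\sigma\rho'=\rho_1'\sigma$. Axiom (T2) at $(0,0)$ reads $\kappa_1=\rho'^{-1}\gamma j(\kappa)\rho_1'$, which is the third equation. Lemma 4 gives $N\models$ NF with an antimorphism. A stratifiable sentence holds in $N$ iff its typed version holds in $\mathcal H$, equivalently in $U$, equivalently iff the sentence holds in $M$. $\square$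

It remains to find, for a given $M_0$, a model $M$ with the same stratifiable sentences and a group $S$ with the pattern property. Section 7 gives a purely algebraic condition implying the pattern property, and Section 8 builds $M$.

## 7. Coloring arrays: Ramsey in two directions, Hales–Jewett against the parity twist

Throughout this section $S$ is a group, $J:S\to S$ a homomorphism, and $C\in S$ with $C^2=1$ commutes with every element of $J(S)$. We write $[d]=\{1,\dots,d\}$. The condition is:

**(H)** For every $d\ge1$ there are $e_A\in S$ ($A\subseteq[d]$) and $z_A\in S$ ($\emptyset\ne A\subseteq[d]$) with $e_Ae_B=e_{A\triangle B}$, $z_ACz_A^{-1}=e_A$, and $z_A$ commuting with $J^l(e_B)$ and $J^l(z_B)$ for all $l\ge1$ and all $B$.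

It follows that $e_\emptyset=1$ and $e_A^2=1$. For example, let $S=\mathrm{Sym}(\mathbb N)$, let $J(g)=1$ for all $g$, and let $C$ be an involution without fixed points. All commutation conditions are void. The group $\mathbb F_2^d$ acts on $\mathbb F_2^d\times\mathbb N$ by translating the first coordinate, and each nonzero vector acts as an involution without fixed points on a countably infinite set, so after identifying this set with $\mathbb N$ it is conjugate to $C$. Hence (H) holds.

**Proposition 6.** Assume (H). Let $R,r\ge0$ and let $\chi$ be a coloring of $(S\times S)^{(R+1)(r+1)}$ with finitely many colors. Then there are $k_{m,n},\rho_{m,n}\in S$ ($0\le m\le R+1$, $0\le n\le r+1$) satisfying (5) and $\chi(W_{00})=\chi(W_{10})=\chi(W_{01})$. That is, $(S,J,C)$ has the pattern property.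

**Proof.**

**Step 1: solve (5) identically.** The purpose is to replace the constrained data $k,\rho$ by an unconstrained array. Let $c_0=1$ and $c_m=C\,J(C)\cdots J^{m-1}(C)$. Since $C$ commutes with $J(S)$, the element $J^i(C)$ commutes with $J^{i+1}(S)\supseteq J^l(S)$ for $l>i$. So the factors of $c_m$ commute, $c_m$ commutes with every element of $J^m(S)$, and
$$c_{m+1}=C\,J(c_m)=c_m\,J^m(C).\tag{7}$$
For an array of elements $g_{m,n}\in S$ put
$$k_{m,n}=g_{m,n}\,c_m\,g_{m,n+1}^{-1},\qquad\rho_{m,n}=g_{m+1,n}\,J(g_{m,n})^{-1}.\tag{8}$$
Then (5) holds. Indeed $C$ commutes with $J(g_{m,n})$, so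
$$\rho_{m,n}CJ(k_{m,n})\rho_{m,n+1}^{-1}=g_{m+1,n}J(g_{m,n})^{-1}C\,J(g_{m,n})J(c_m)J(g_{m,n+1})^{-1}\,J(g_{m,n+1})g_{m+1,n+1}^{-1}$$
equals $g_{m+1,n}\,CJ(c_m)\,g_{m+1,n+1}^{-1}=g_{m+1,n}c_{m+1}g_{m+1,n+1}^{-1}=k_{m+1,n}$.

Let $P=R+2$ and $Q=r+2$. A $P\times Q$ array $g=(g_{m,n})_{0\le m<P,\,0\le n<Q}$ determines $D(g)=(k_{m,n},\rho_{m,n})_{m\le R,\,n\le r}$. Put $\hat\chi(g)=\chi(D(g))$.

**Step 2: gauge invariance.** We record a change of the array that $D$ does not see. For $u\in S$, $D$ is unchanged if every $g_{m,n}$ is replaced by $g_{m,n}J^m(u)$. For $k_{m,n}$ this holds because $c_m$ commutes with $J^m(u)$. For $\rho_{m,n}$, $g_{m+1,n}J^{m+1}(u)\,J(g_{m,n}J^m(u))^{-1}=g_{m+1,n}J(g_{m,n})^{-1}$.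

**Step 3: the two shifts in terms of arrays.** Let $g$ be a $(P+1)\times(Q+1)$ array, with indices $0\le m\le P$, $0\le n\le Q$. By (8) it defines $k_{m,n},\rho_{m,n}$ for $m\le R+1$, $n\le r+1$. With the arguments of $D$ restricted to $0\le m<P$, $0\le n<Q$, clearly $W_{00}=D(g_{m,n})$ and $W_{01}=D(g_{m,n+1})$. For the shift in $m$,
$$W_{10}=D(g'),\qquad g'_{m,n}=g_{m+1,n}\,J^m(C)^n.$$
Indeed, $J^m(C)$ commutes with $c_m$ and has square $1$, so by (7)
$$g'_{m,n}c_m(g'_{m,n+1})^{-1}=g_{m+1,n}\,c_mJ^m(C)\,g_{m+1,n+1}^{-1}=g_{m+1,n}\,c_{m+1}\,g_{m+1,n+1}^{-1}=k_{m+1,n},$$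
$$g'_{m+1,n}J(g'_{m,n})^{-1}=g_{m+2,n}J^{m+1}(C)^nJ^{m+1}(C)^{-n}J(g_{m+1,n})^{-1}=\rho_{m+1,n}.$$
So it suffices to find a $(P+1)\times(Q+1)$ array with
$$\hat\chi(g_{m,n})=\hat\chi(g_{m,n+1})=\hat\chi(g'_{m,n}).\tag{9}$$

*Where Ramsey's theorem alone stops.* The first equality in (9) is a pure Ramsey statement about columns. Ramsey's theorem applied to rows would give $\hat\chi(g_{m,n})=\hat\chi(g_{m+1,n})$. But (9) asks for $g'$ instead of $g_{m+1,n}$: the odd columns are twisted by $J^m(C)$, because $c_{m+1}=c_mJ^m(C)$ is not $c_m$. So we need rows for which, in addition, the twist is invisible to $\hat\chi$. The plan is to use $zC=ez$. The factor $C$ standing to the right of $z_A$ becomes $e_A$ to its left, where it changes a *word*, on the coordinates in $A$; and the Hales–Jewett theorem supplies a set $A$ on which the change is not seen by the coloring. The set $A$ comes out at the end, so the index of $z_A$ must itself be invisible; that is what the gauge invariance is for.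

**Step 4: rows built from seeds.** We now set up rows with these features. Let $q$ be the number of colors of $\chi$. By Ramsey's theorem choose $Q'$ such that every $q$-coloring of the $Q$-subsets of $[Q']$ has a homogeneous set of size $Q+1$. A *seed* over $[d]$ is a pair $\ell=(v,A)$ with $\emptyset\ne A\subseteq[d]$ and $v=(B_n)_{n\in[Q']}$ a tuple of subsets of $[d]$. Given elements as in (H), write $v_n=e_{B_n}$. For $\varepsilon\in\{0,1\}^{Q'}$ let $ve_A^{\varepsilon}$ be the tuple whose $n$-th entry is $B_n$ if $\varepsilon_n=0$ and $B_n\triangle A$ if $\varepsilon_n=1$; thus $(ve_A^\varepsilon)_n=v_ne_A^{\varepsilon_n}$ in $S$. (With $Q'=2$, $d=3$, $v=(\{1\},\{1,2\})$, $A=\{3\}$, $\varepsilon=(0,1)$ we get $ve_A^\varepsilon=(\{1\},\{1,2,3\})$.)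

Put $L=P-1$ and $T=L+P$. Given seeds $\ell_b=(v_b,A_b)$, set $w_{b,n}=v_{b,n}z_{A_b}$ and
$$x_{a,n}=w_{a,n}\,J(w_{a-1,n})\,J^2(w_{a-2,n})\cdots J^L(w_{a-L,n})\qquad(n\in[Q']).$$
*Window $a$* consists of the rows $a,\dots,a+P-1$. It involves exactly the $T$ seeds $\ell_{a-L},\dots,\ell_{a+P-1}$. Let $\Xi(\ell_{a-L},\dots,\ell_{a+P-1})$ be the function sending each $Q$-subset $s\subseteq[Q']$ to $\hat\chi$ of the array $(x_{a+i,n})_{0\le i<P,\,n\in s}$, with the columns of $s$ numbered increasingly. As a function of $T$ seeds, $\Xi$ is the same for every $a$, and it takes at most $q'=q^{\binom{Q'}{Q}}$ values. We say that $\ell_a$, the $(L+1)$-st argument, is in *position $0$*.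

The smallest case shows the mechanism. For $P=2$ we have $L=1$, $T=3$, and window $a$ has the rows
$$x_{a,n}=v_{a,n}z_{A_a}J(w_{a-1,n})=v_{a,n}J(w_{a-1,n})\,z_{A_a},\qquad x_{a+1,n}=w_{a+1,n}J(v_{a,n})\,J(z_{A_a}),$$
where we used that $z_{A_a}$ commutes with $J(v_{a-1,n})$ and $J(z_{A_{a-1}})$. The right-hand factors $z_{A_a}$ and $J(z_{A_a})$ are a gauge change with $u=z_{A_a}$. The next step says this for every $P$.

**Step 5: what the coloring sees of the seed in position $0$.**

(a) *$\Xi$ does not depend on $A_a$*, where $\ell_a=(v_a,A_a)$ is the seed in position $0$. For $0\le i\le P-1=L$ the seed $\ell_a$ occurs in row $a+i$ exactly once, in the factor $l=i$: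
$$x_{a+i,n}=\Big[\prod_{l<i}J^l(w_{a+i-l,n})\Big]\,J^i(v_{a,n})\,J^i(z_{A_a})\,\Big[\prod_{l=i+1}^{L}J^l(w_{a+i-l,n})\Big].\tag{10}$$
By (H), $z_{A_a}$ commutes with $J^{l-i}(v_{b,n}z_{A_b})$ when $l-i\ge1$. Applying $J^i$, $J^i(z_{A_a})$ commutes with the last bracket and moves to the right end. By Step 2 with $u=z_{A_a}$ it can be deleted in all rows $i$ and all columns $n$ simultaneously without changing $\hat\chi$. What is left does not involve $A_a$.

(b) *Twisting.* For $\varepsilon\in\{0,1\}^{Q'}$, replacing $x_{a+i,n}$ by $x_{a+i,n}J^i(C)^{\varepsilon_n}$ for all $0\le i<P$ and all $n$ has the same effect as replacing $v_a$ by $v_ae_{A_a}^{\varepsilon}$ in window $a$. Indeed $J^i(C)$ commutes with the last bracket in (10), whose factors lie in $J^l(S)$ with $l>i$. So it can be moved next to $J^i(z_{A_a})$, and $z_{A_a}C=e_{A_a}z_{A_a}$ gives $v_{a,n}z_{A_a}C^{\varepsilon_n}=v_{a,n}e_{A_a}^{\varepsilon_n}z_{A_a}$.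

**Step 6: the sizes.** We fix all numbers before choosing any seed. Recall the Hales–Jewett theorem. A combinatorial line in $\Lambda^d$ is given by a nonempty *active set* $A\subseteq[d]$ and fixed letters off $A$; its points are the $|\Lambda|$ words that are constant on $A$ and have the given letters off $A$. (In $\{0,1\}^2$, the words $00,11$ form a line with $A=\{1,2\}$, and $01,11$ one with $A=\{1\}$.) For a finite alphabet $\Lambda$ and $c$ colors there is $\mathrm{HJ}(\Lambda,c)$ such that for every $d\ge\mathrm{HJ}(\Lambda,c)$ every $c$-coloring of $\Lambda^d$ has a monochromatic line. If this holds for one $d$ it holds for all larger ones, by fixing the extra coordinates.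

By Ramsey's theorem choose $N_0$ such that every $q'$-coloring of the $T$-subsets of $[N_0]$ has a homogeneous set of size $T+1$. Choose $d_1\le d_2\le\dots\le d_{N_0}$ recursively, where $\mathfrak L_i$ is the finite set of seeds over $[d_i]$, such that
$$d_j\ \ge\ \mathrm{HJ}\Big(\{0,1\}^{Q'},\ q'^{\,\binom{N_0}{T}\prod_{i<j}|\mathfrak L_i|}\Big).$$
Now fix elements $e_A,z_A$ as in (H) for $d=d_{N_0}$. Every seed over $[d_i]$ is also a seed over $[d_{N_0}]$.

**Step 7: choose the seeds downward.** The aim is a sequence of seeds such that the twist of a position-$0$ seed is invisible. Choose $\ell_j\in\mathfrak L_j$ for $j=N_0,N_0-1,\dots,1$ as follows. Suppose $\ell_i$ is chosen for all $i>j$. View a tuple $v=(B_n)$ of subsets of $[d_j]$ as a word of length $d_j$ over the alphabet $\{0,1\}^{Q'}$: the letter at coordinate $p$ is the vector whose $n$-th entry is $1$ iff $p\in B_n$. Color $v$ by the following function. To every increasing $T$-tuple of indices from $[N_0]$ that has $j$ in position $0$, and every choice of seeds $\ell'_i\in\mathfrak L_i$ ($i<j$), it assigns the value of $\Xi$ with $\ell'_i$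 at the indices $i<j$, $(v,\cdot)$ at $j$, and $\ell_i$ at the indices $i>j$. By (a) the missing second component is irrelevant. There are at most $q'^{\binom{N_0}{T}\prod_{i<j}|\mathfrak L_i|}$ colors, so there is a monochromatic line. Let $A\ne\emptyset$ be its active set and $v$ its point with the zero letter on $A$. The point with letter $\varepsilon$ on $A$ adds $A$ to $B_n$ exactly when $\varepsilon_n=1$, so the points of the line are exactly the $ve_A^{\varepsilon}$. Put $\ell_j=(v,A)$.

The seeds $\ell_i$ with $i<j$ are chosen later, but they lie in $\mathfrak L_i$ and were provided for. Hence: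

(c) for every increasing $T$-tuple from $\ell_1,\dots,\ell_{N_0}$, the value of $\Xi$ does not change if its position-$0$ seed $(v,A)$ is replaced by $(ve_A^{\varepsilon},A)$, for any $\varepsilon\in\{0,1\}^{Q'}$.

**Step 8: Ramsey on rows, then on columns.** Color the $T$-subsets of $[N_0]$ by the value of $\Xi$ on the corresponding seeds. By the choice of $N_0$ there are $T+1$ of the seeds, renamed in increasing order $\ell_{-L},\dots,\ell_P$, all of whose increasing $T$-subtuples have the same $\Xi$. They define the rows $x_{0,n},\dots,x_{P,n}$. In particular $\Xi(\ell_{-L},\dots,\ell_{P-1})=\Xi(\ell_{-L+1},\dots,\ell_P)$, which compares windows $0$ and $1$. In window $1$ the seed in position $0$ is $\ell_1$; by (c) its tuple $v_1$ may be replaced by $v_1e_{A_1}^{\varepsilon}$, and by (b) this is the twist. So for every $Q$-subset $s\subseteq[Q']$ and every $\varepsilon$,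
$$\hat\chi\big((x_{i,n})_{i<P,\,n\in s}\big)=\hat\chi\big((x_{1+i,n}\,J^i(C)^{\varepsilon_n})_{i<P,\,n\in s}\big).\tag{11}$$
By the choice of $Q'$ there are $t_0<\dots<t_Q$ in $[Q']$ such that the left side of (11) is the same for all $Q$-subsets $s$ of $\{t_0,\dots,t_Q\}$. Put $g_{m,n}=x_{m,t_n}$ ($0\le m\le P$, $0\le n\le Q$). Comparing $s=\{t_0,\dots,t_{Q-1}\}$ with $s=\{t_1,\dots,t_Q\}$ gives $\hat\chi(g_{m,n})=\hat\chi(g_{m,n+1})$. Taking $s=\{t_0,\dots,t_{Q-1}\}$ and any $\varepsilon$ with $\varepsilon_{t_n}\equiv n\pmod 2$ in (11) gives $\hat\chi(g_{m,n})=\hat\chi(g'_{m,n})$, because $C^2=1$. This is (9). $\square$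

## 8. A permutation model in which complementation acts on one coordinate

Fix $M_0\models$ NF. We need $M$ and $S$ satisfying (H). The hard demand in (H) is that the elements $z_A$, which must move $C$ to other involutions, commute with everything in $J^l$ of the $e_B$ and $z_B$. The idea is to choose $\pi$ so that in the permutation model complementation acts only on the first coordinate of a pair, and to let the $z_A$ act on the first coordinate too. The demand then becomes an equivariance condition, and it is met by proving the Cantor–Bernstein theorem equivariantly.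

**Quine pairs.** We want ordered pairs with the same type as their components. By Infinity the successor map on the set $\mathbb N$ of natural numbers of NF is injective and $0$ is not a successor. Put
$$\vartheta(x)=(x\setminus\mathbb N)\cup\{n+1:n\in x\cap\mathbb N\}.$$
This preserves type and is a bijection from $V$ onto $\{y:0\notin y\}$, with inverse $y\mapsto(y\setminus\mathbb N)\cup\{n\in\mathbb N:n+1\in y\}$. Put
$$\langle a,b\rangle=\vartheta''a\ \cup\ \{\vartheta(x)\cup\{0\}:x\in b\}.$$
The pair has the same type as $a$ and $b$. Every set $c$ is $\langle a,b\rangle$ for unique $a,b$, namely $a=\{x:\vartheta(x)\in c\}$ and $b=\{x:\vartheta(x)\cup\{0\}\in c\}$, since the members of $c$ not containing $0$ are uniquely of the form $\vartheta(x)$ and the others uniquely of the form $\vartheta(x)\cup\{0\}$. For example $\langle\emptyset,\emptyset\rangle=\emptyset$, and $\langle\{\emptyset\},\emptyset\rangle=\{\emptyset\}$ because $\vartheta(\emptyset)=\emptyset$.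

From now on work inside $M_0$. Functions are sets of Quine pairs, and "permutation" means a permutation that is a set. As before $j(g)(x)=g''x$ and $\gamma(x)=V\setminus x$, now on $V$. For a permutation $g$ of $V$ let
$$\hat g\langle u,v\rangle=\langle gu,v\rangle.$$
Then $g\mapsto\hat g$ is an injective homomorphism into the permutations of $V$.

**Lemma 7 (equivariant Cantor–Bernstein).** Let $\varphi:A\to B$, $\varphi':B\to A$ be (set) injections. There is a (set) bijection $\mu:A\to B$ such that $\mu\alpha=\beta\mu$ for all set permutations $\alpha$ of $A$, $\beta$ of $B$ with $\varphi\alpha=\beta\varphi$ and $\varphi'\beta=\alpha\varphi'$.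

**Proof.** Let $A_0$ be the least subset of $A$ containing $A\setminus\varphi'(B)$ and closed under $\varphi'\varphi$. It is a set by stratified comprehension. The set $(A\setminus\varphi'(B))\cup\varphi'\varphi(A_0)$ is contained in $A_0$, contains $A\setminus\varphi'(B)$ and is closed under $\varphi'\varphi$, so by minimality
$$A_0=(A\setminus\varphi'(B))\cup\varphi'\varphi(A_0).$$
Let $\mu=\varphi$ on $A_0$ and $\mu=\varphi'^{-1}$ on $A\setminus A_0\subseteq\varphi'(B)$.

*Injective.* If $\varphi(a)=\varphi'^{-1}(x)$ with $a\in A_0$, $x\notin A_0$, then $x=\varphi'\varphi(a)\in A_0$, a contradiction; on each of the two parts $\mu$ is injective. *Surjective.* Let $b\in B$. If $\varphi'(b)\notin A_0$, then $b=\mu(\varphi'(b))$. If $\varphi'(b)\in A_0$, then $\varphi'(b)=\varphi'\varphi(a)$ with $a\in A_0$, so $b=\varphi(a)=\mu(a)$.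

*Equivariant.* Let $(\alpha,\beta)$ be as stated. Then $\alpha(\varphi'(B))=\varphi'(\beta B)=\varphi'(B)$ and $\varphi'\varphi\alpha=\varphi'\beta\varphi=\alpha\varphi'\varphi$. So $\alpha(A_0)$ contains $A\setminus\varphi'(B)$ and is closed under $\varphi'\varphi$, whence $\alpha(A_0)\supseteq A_0$. The pair $(\alpha^{-1},\beta^{-1})$ satisfies the same hypotheses, so $\alpha(A_0)=A_0$. On $A_0$, $\mu\alpha=\beta\mu$ is $\varphi\alpha=\beta\varphi$. If $x\notin A_0$, write $x=\varphi'(b)$; then $\alpha x=\varphi'(\beta b)\notin A_0$, so $\mu(\alpha x)=\beta b=\beta\mu(x)$. $\square$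

The map $\mu$ depends only on $\varphi,\varphi'$, so one $\mu$ serves all pairs $(\alpha,\beta)$ at once.

**Columns.** To write down injections that respect $\gamma$ and all $j(\hat g)$ we view a set as a family of columns. For $y=\langle u,\langle a,b\rangle\rangle$ let $h_1(y)=\langle u,a\rangle$ and $h_2(y)=b$. Then $y\mapsto(h_1(y),h_2(y))$ is a bijection $V\to V\times V$, and $h_1(\hat gy)=\hat gh_1(y)$, $h_2(\hat gy)=h_2(y)$. For $X,i\in V$ let $X_i=\{h_1(y):y\in X,\ h_2(y)=i\}$, the *column* of $X$ at $i$. The columns determine $X$. From the two identities, and since $h_1$ maps $\{y:h_2(y)=i\}$ bijectively onto $V$,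
$$(j(\hat g)X)_i=j(\hat g)(X_i),\qquad(\gamma X)_i=\gamma(X_i).\tag{12}$$
For instance, every column of $V$ is $V$ and every column of $\emptyset$ is $\emptyset$. Fix $i_0\in V$. For $k,b\subseteq V\setminus\{i_0\}$ define
$$F(k,x)=\{y:(h_1(y)\in x)\ \text{xor}\ (h_2(y)\in k)\},\qquad Y(b,x)=\{y:(h_2(y)=i_0\wedge h_1(y)\in x)\vee h_2(y)\in b\}.$$
The columns of $F(k,x)$ are $x$ at $i\notin k$ and $\gamma x$ at $i\in k$. Those of $Y(b,x)$ are $x$ at $i_0$, $V$ at $i\in b$, and $\emptyset$ elsewhere. The definitions are stratified with $x,k,b$ and the values of the same type, so $F,Y$ are set functions. Comparing columns by (12), and using that $\gamma$ commutes with $j(\hat g)$ and $j(\hat g)$ fixes $V$ and $\emptyset$, we get for every permutation $g$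
$$F(k,j(\hat g)x)=j(\hat g)F(k,x),\quad F(k,\gamma x)=\gamma F(k,x),\quad Y(b,j(\hat g)x)=j(\hat g)Y(b,x).\tag{13}$$
Moreover $(k,x)\mapsto F(k,x)$ is injective: the column at $i_0$ is $x$, and $k=\{i:\text{the column at }i\text{ is }\gamma x\}$ since $x\ne\gamma x$. Likewise $Y(b,x)$ determines $x$ (column at $i_0$) and $b$ (the $i\ne i_0$ whose column is $V$).

**The permutation $\pi$.** We now make $\gamma$ look like $\hat\gamma$, compatibly with all $j(\hat g)$. Let $a:V\to V\setminus\{i_0\}$ be the injection $a(x)=\langle x,u\rangle$, with $u$ different from the second component of $i_0$, and let $\psi(k)=a''k$, which is an injection of $V$ into the subsets of $V\setminus\{i_0\}$. Put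
$$\varphi\langle x,k\rangle=F(\psi(k),x),\qquad\varphi'(x)=\langle x,\emptyset\rangle.$$
Both are injections $V\to V$. By (13), for $\alpha=\gamma$ and for every $\alpha=j(\hat g)$ we have $\varphi\hat\alpha\langle x,k\rangle=F(\psi(k),\alpha x)=\alpha\varphi\langle x,k\rangle$ and $\varphi'\alpha(x)=\langle\alpha x,\emptyset\rangle=\hat\alpha\varphi'(x)$. Lemma 7, applied to the pairs $(\hat\alpha,\alpha)$, gives a set permutation $\pi$ of $V$ with
$$\pi\,\hat\gamma=\gamma\,\pi,\qquad\pi\,\widehat{j(\hat g)}=j(\hat g)\,\pi\quad\text{for all permutations }g.\tag{14}$$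

**Lemma 8.** For each (standard) $d\ge1$ there are set permutations $\varepsilon_A$ ($A\subseteq[d]$) and $\zeta_A$ ($\emptyset\ne A\subseteq[d]$) of $V$ with $\varepsilon_A\varepsilon_B=\varepsilon_{A\triangle B}$, $\zeta_A\gamma\zeta_A^{-1}=\varepsilon_A$, and $\zeta_A$ commuting with $j(\hat g)$ for all $g$.

**Proof.**

**Step 1: a set on which $\mathbb F_2^d$ acts.** As in the $\mathrm{Sym}(\mathbb N)$ example, we look for an action of $\mathbb E=\mathbb F_2^d$ in which every nonzero element acts like $\gamma$, now up to a conjugation that commutes with all $j(\hat g)$. For $0\ne e'\in\mathbb E$ choose a subgroup $H_{e'}$ with $\mathbb E=\langle e'\rangle\oplus H_{e'}$. Let $\mathcal D=\{(e',t):e'\ne0,\ t\in H_{e'}\}$, a finite set, coded by distinct elements of $V$, and let $Z=V\times\mathcal D$. For $e=\alpha e'+\eta$ with $\alpha\in\{0,1\}$, $\eta\in H_{e'}$, put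
$$\bar e(x,e',t)=(\gamma^\alpha x,e',t+\eta).$$
Since $\alpha$ and $\eta$ depend additively on $e$ and $\gamma^2=1$, $e\mapsto\bar e$ is a homomorphism into the permutations of $Z$. Each $\bar e$ commutes with all $j(\hat g)\times\mathrm{id}$ (which acts on the $V$-coordinate), because $\gamma$ commutes with $j(\hat g)$.

**Step 2: a claim and how it finishes the proof.** *Claim.* For each $e\ne0$ there is a set bijection $\mu_e:V\to Z$ with $\mu_e\gamma=\bar e\mu_e$ and $\mu_ej(\hat g)=(j(\hat g)\times\mathrm{id})\mu_e$ for all $g$.

Given the claim, fix $e_*\ne0$, write $\mu_*=\mu_{e_*}$, let $e(A)$ be the indicator vector of $A$, and put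
$$\varepsilon_A=\mu_*^{-1}\,\overline{e(A)}\,\mu_*,\qquad\zeta_A=\mu_*^{-1}\mu_{e(A)}.$$
Since $e(A\triangle B)=e(A)+e(B)$, $\varepsilon_A\varepsilon_B=\varepsilon_{A\triangle B}$. Next, $\zeta_A\gamma\zeta_A^{-1}=\mu_*^{-1}\mu_{e(A)}\gamma\mu_{e(A)}^{-1}\mu_*=\mu_*^{-1}\overline{e(A)}\mu_*=\varepsilon_A$. Finally $\zeta_A$ commutes with each $j(\hat g)$, since both $\mu$'s intertwine it with $j(\hat g)\times\mathrm{id}$.

**Step 3: the injections for the claim.** We apply Lemma 7 with $\varphi(x)=(x,e,0)$. As $e=1\cdot e+0$, $\bar e(x,e,t)=(\gamma x,e,t)$, so $\varphi\gamma=\bar e\varphi$. For $\varphi':Z\to V$, fix a finite set $I\subseteq V\setminus\{i_0\}$ with $2^{|I|}\ge|\mathcal D|$ and pairwise distinct subsets $k_t$ ($t\in H_e$) and $b_{e',t}$ ($e'\ne0,e$; $t\in H_{e'}$) of $I$. Define: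

- $\varphi'(x,e,t)=F(k_t,x)$.
- If $e'\ne e$, write $e=\alpha e'+\eta$. Then $\eta\ne0$, as $e\ne0,e'$. Fix a linear $\lambda:H_{e'}\to\mathbb F_2$ with $\lambda(\eta)=1$. Put $\varphi'(x,e',t)=Y(b_{e',t},x)$ if $\lambda(t)=0$, and $\varphi'(x,e',t)=\gamma Y(b_{e',t+\eta},\gamma^\alpha x)$ if $\lambda(t)=1$.

The second line is forced once the values at $\lambda(t)=0$ are chosen: $\bar e$ exchanges the parts $\lambda(t)=0$ and $\lambda(t)=1$, so equivariance dictates the values on the second part.

**Step 4: equivariance.** The maps $\varphi,\varphi'$ intertwine $j(\hat g)$ and $j(\hat g)\times\mathrm{id}$, by (13) and since $\gamma$ commutes with $j(\hat g)$. It remains to check $\varphi'\bar e=\gamma\varphi'$. For $e'=e$: $\varphi'(\gamma x,e,t)=F(k_t,\gamma x)=\gamma F(k_t,x)$. For $e'\ne e$ and $\lambda(t)=0$ we have $\lambda(t+\eta)=1$, so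
$$\varphi'(\bar e(x,e',t))=\varphi'(\gamma^\alpha x,e',t+\eta)=\gamma Y(b_{e',t+2\eta},\gamma^{2\alpha}x)=\gamma Y(b_{e',t},x)=\gamma\varphi'(x,e',t).$$
For $e'\ne e$ and $\lambda(t)=1$ we have $\lambda(t+\eta)=0$, so $\varphi'(\bar e(x,e',t))=Y(b_{e',t+\eta},\gamma^\alpha x)=\gamma\varphi'(x,e',t)$.

**Step 5: injectivity of $\varphi'$.** The values have the forms (i) $F(k,x)$, (ii) $Y(b,x)$, (iii) $\gamma Y(b,x)$. Within each form the set parameter and $x$ are recoverable. The parameter determines $t$ in (i), $(e',t)$ in (ii), and $(e',t+\eta)$, hence $e',\eta,\alpha,t$, in (iii). So the argument of $\varphi'$ is recoverable. Different forms give different values: let $i^*\notin I\cup\{i_0\}$. The column at $i^*$ is $\emptyset$ in form (ii) and $V$ in form (iii). If $F(k,x)=Y(b,x')$, the column at $i^*$ gives $x=\emptyset$; then the set of $i\ne i_0$ with column $V$ is $k$ on the left and $b$ on the right, so $k=b$, contradicting distinctness. If $F(k,x)=\gamma Y(b,x')$, then $F(k,\gamma x)=\gamma F(k,x)=Y(b,x')$, which was just excluded for every second argument of $F$.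

Lemma 7 with the pairs $(\gamma,\bar e)$ and $(j(\hat g),\,j(\hat g)\times\mathrm{id})$ gives $\mu_e$, proving the claim. $\square$

**Proposition 9.** Let $M$ have the domain of $M_0$ and membership $xEy:\iff x\in\pi(y)$, with $\pi$ as in (14). Let $S$ be the group of set permutations of $M_0$. Then $M\models$ NF, $M$ and $M_0$ satisfy the same stratifiable sentences, every $g\in S$ is coded in $M$, the operations "$j$" and "complement" computed in $M$ are
$$J(g)=\pi^{-1}j(g)\,\pi,\qquad C=\pi^{-1}\gamma\,\pi,$$
and $(S,J,C)$ satisfies (H).

**Proof.**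

**Step 1: the model and the codes.** The first two claims are the permutation-model case of Lemma 2. In $M$ the unordered pair of $x,y$ is $\pi^{-1}\{x,y\}$, so the Kuratowski pair is
$$\mathrm{pair}_M(x,y)=\pi^{-1}\{\pi^{-1}\{x\},\pi^{-1}\{x,y\}\}.$$
The collection $G=\{\mathrm{pair}_M(x,gx):x\in V\}$ is a set of $M_0$ by stratified comprehension: $\pi$ occurs at two different types, so use two different parameter variables, both interpreted as $\pi$. The $E$-members of $\pi^{-1}(G)$ are the elements of $G$, so $\pi^{-1}(G)$ is the code of $g$.

**Step 2: the operations.** For $g\in S$,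
$$zEx\iff z\in\pi(x)\iff gz\in g''\pi(x)=\pi(J(g)x)\iff gz\,E\,J(g)x,$$
and $zECx\iff z\in\gamma\pi(x)\iff\neg zEx$. So $J(g)$ and $C$ are the operations of $M$. Clearly $J:S\to S$ is a homomorphism, $C\in S$, $C^2=1$, and $C$ commutes with $J(S)$, since $\gamma$ commutes with every $j(g)$.

**Step 3: both act on first coordinates.** By (14), $C=\hat\gamma$ and $J(\hat g)=\widehat{j(\hat g)}$ for all $g\in S$. By induction, for $l\ge1$ and $g\in S$ there is $g'\in S$ with
$$J^l(\hat g)=\widehat{j(\hat g')}.$$
For $l=1$ take $g'=g$. If it holds for $l$, then $J^{l+1}(\hat g)=J(\hat h)=\widehat{j(\hat h)}$ with $h=j(\hat g')$.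

**Step 4: (H).** For given $d$ take $\varepsilon_A,\zeta_A$ from Lemma 8 and put $e_A=\hat\varepsilon_A$, $z_A=\hat\zeta_A$. Since the hat is a homomorphism, $e_Ae_B=e_{A\triangle B}$ and $z_ACz_A^{-1}=\widehat{\zeta_A\gamma\zeta_A^{-1}}=e_A$. Since $\zeta_A$ commutes with every $j(\hat g')$, $z_A$ commutes with every $\widehat{j(\hat g')}$, hence by Step 3 with $J^l(e_B)$ and $J^l(z_B)$ for all $l\ge1$ and all $B$. $\square$

**Proof of Theorem A.** Given $M_0\models$ NF, let $M$ and $S$ be as in Proposition 9. By Proposition 6, $(S,J,C)$ has the pattern property. The group $S$ consists of permutations coded in $M$, contains $C$, and is mapped into itself by $J$, so Proposition 5 gives $N\models$ NF with an antimorphism and with the same stratifiable sentences as $M$, hence as $M_0$. By Section 2, $N\models\phi\leftrightarrow\phi^{\circlearrowleft}$ for every sentence $\phi$. $\blacksquare$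

## 9. Conservativity, and duality as a property of elementary extensions

Two further classical results are used here: the Löwenheim–Skolem theorem, and the Keisler–Shelah theorem, by which elementarily equivalent structures have isomorphic ultrapowers with respect to some common ultrafilter.

**Corollary B.** If $\Sigma$ is a set of stratifiable sentences and NF$+\Sigma$ is consistent, then NF$+\Sigma+$Duality is consistent, and has models with antimorphisms in every infinite cardinality. Hence NF + Duality proves exactly the stratifiable sentences that NF proves. Moreover, if NF$+\Sigma$ is consistent, no sentence $\phi$ satisfies NF$+\Sigma\vdash\phi^{\circlearrowleft}\leftrightarrow\neg\phi$.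

**Proof.** Apply Theorem A to a model of NF$+\Sigma$. The resulting $N$ satisfies $\Sigma$, because $\Sigma$ is stratifiable. The structure $(N,E',\tau)$ is infinite, since NF proves Infinity, and "$\tau$ is an antimorphism" is a first-order statement about it. So Löwenheim–Skolem gives models with antimorphisms in every infinite cardinality. If a stratifiable $\psi$ is not provable in NF, take $\Sigma=\{\neg\psi\}$: then NF$+\neg\psi+$Duality is consistent, so NF + Duality does not prove $\psi$. For the last claim, in a model of NF$+\Sigma+$Duality the sentence $\phi^{\circlearrowleft}\leftrightarrow\neg\phi$ would give $\phi\leftrightarrow\neg\phi$. $\square$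

**Corollary C.** A model $M\models$ NF satisfies the Duality Scheme iff $M$ has an elementary extension with an antimorphism.

**Proof.** If an elementary extension has an antimorphism, it satisfies the scheme by Section 2, hence so does $M$. Conversely, write $M=(M,E)$ and $M^{\circlearrowleft}=(M,\neg E)$. The scheme says exactly that $M$ and $M^{\circlearrowleft}$ are elementarily equivalent. By the Keisler–Shelah theorem there is an ultrafilter $\mathcal U$ on a set $I$ with $M^I/\mathcal U\cong(M^{\circlearrowleft})^I/\mathcal U$. For an ultrafilter, $\{i:\neg(x_iEy_i)\}\in\mathcal U$ iff $\{i:x_iEy_i\}\notin\mathcal U$, so $(M^{\circlearrowleft})^I/\mathcal U=(M^I/\mathcal U)^{\circlearrowleft}$. The isomorphism is therefore an antimorphism of $M^I/\mathcal U$, which is, up to identification, an elementary extension of $M$. $\square$
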